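# Elementary projections of graphic matroids can have exponential extension complexity

## 1. A proper minor-closed class of binary matroids without small linear programs

**Theorem 1.** Let $\mathcal P$ be the class of all matroids $M$ for which there are a binary matroid $N$ and an element $t$ of $N$ such that $M=N/t$ and $N\setminus t$ is graphic. Then $\mathcal P$ is a proper minor-closed class of binary matroids, and $PG(4,2)\notin\mathcal P$.

For $\ell\ge 1$ let $X$ be a set with $|X|=10+24\ell$, let $V=X\cup\{v_1,v_2\}$ with two further points $v_1,v_2$, let $E=E(K_V)$, and let $N_\ell$ be the binary matroid on $E$ in which the edge $uw$ is represented by $\chi_u+\chi_w\in\mathbb F_2^V/\langle\chi_X\rangle$. Then $N_\ell\in\mathcal P$, and there is a constant $c>0$ such that, for all large $\ell$,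
$$\mathrm{xc}(P(N_\ell))\ge 2^{c\ell}\qquad\text{and}\qquad \mathrm{xc}(B(N_\ell))\ge 2^{c\ell}.$$
Since $|E(N_\ell)|=\binom{24\ell+12}{2}=\Theta(\ell^2)$, the independence polytopes of $\mathcal P$ do not have polynomial size extended formulations, and neither do those of the class of all binary matroids without a $PG(4,2)$-minor.

Here is what this says. Let $M$ be a matroid on a finite set $E$. Its *independence polytope* is $P(M)=\operatorname{conv}\{\chi^I\in\mathbb R^E: I\text{ independent in }M\}$, and its *base polytope* $B(M)$ is the convex hull of the vectors $\chi^I$ with $I$ a base. Linear optimization over $P(M)$ is easy by the greedy algorithm, but $P(M)$ may have exponentially many facets. One may still hope to write $P(M)$ as the shadow of a polytope with few facets in a higher dimension. The *extension complexity* $\mathrm{xc}(P)$ of a polytope $P$ is the minimum number of facets of a polytope $Q$, in any dimension, that projects linearly onto $P$. A class $\mathcal M$ of matroids *has polynomial size extended formulations* if there is a polynomial $p$ with $\mathrm{xc}(P(M))\le p(|E(M)|)$ for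 every $M\in\mathcal M$.

A class of binary matroids is *minor-closed* if it is closed under minors and isomorphism, and *proper* if it does not contain all binary matroids. Kaibel, Lee, Walter and Weltge proved that the independence polytopes of regular matroids have polynomial size extended formulations. Rothvoß proved that there is a family of matroids whose independence polytopes have extension complexity exponential in the dimension. The question is about the ground between:

**Conjecture.** The independence polytopes of a proper minor-closed class of binary matroids have polynomial size extended formulations.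

Theorem 1 disproves it, with a class one step from graphic matroids: add one element $t$ to a graphic matroid in a binary way, then contract $t$. Two further theorems say how sharp this is.

**Theorem 2.** $\mathrm{xc}(P(N_\ell))=2^{\Theta(\ell)}=2^{\Theta(\sqrt{|E(N_\ell)|})}$.

Call a binary matroid $M$ an *elementary projection* of graphic matroids if $M=N/t$ with $N$ binary and $N\setminus t$ graphic, and an *elementary lift* of graphic matroids if $M=N\setminus t$ with $N$ binary and $N/t$ graphic. Replacing "graphic" by "cographic" defines elementary projections and lifts of cographic matroids.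

**Theorem 3.**

* (a) Elementary lifts of graphic matroids (even-cycle matroids) and elementary projections of cographic matroids satisfy $\mathrm{xc}(P(M))=O(|E|^3)$.
* (b) Elementary projections of graphic matroids and elementary lifts of cographic matroids contain infinite families with $\mathrm{xc}(P(M))=2^{\Omega(\sqrt{|E|})}$.

## 2. Binary matroids, their polytopes, and slack matrices

**Binary matroids.** Vectors $(a_e)_{e\in E}$ over $\mathbb F_2$ represent $M$ if $A\subseteq E$ is independent in $M$ exactly when $(a_e)_{e\in A}$ is linearly independent. For a graph on $V$ (loops and parallel edges allowed) the vectors $\chi_u+\chi_w$, one for each edge $uw$, represent its graphic matroid; a loop gives $0$. If $t$ is not a loop of $N$, then $N/t$ is represented by the images of the vectors $a_e$ in the quotient by $\langle a_t\rangle$; if $t$ is a loop, $N/t=N\setminus t$. A matroid is cographic if its dual is graphic, and $(N/t)^*=N^*\setminus t$, $(N\setminus t)^*=N^*/t$.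

Binary representations are unique in this sense: if $(a_e)$ and $(a'_e)$ represent the same matroid, there is a linear isomorphism between their spans with $a_e\mapsto a'_e$. Indeed $\sum_{e\in A}a_e=0$ holds iff $A$ is a disjoint union of circuits. (A circuit sums to zero because all coefficients of its linear relation are $1$; a nonempty set summing to zero is dependent, so we may remove a circuit and repeat.) So both families satisfy the same linear relations.

**Polytopes.** By Edmonds' theorem, with $r$ the rank function and $x(A)=\sum_{e\in A}x_e$,
$$B(M)=\{x\in\mathbb R^E: x\ge0,\ x(E)=r(E),\ x(A)\le r(A)\ \text{for all }A\subseteq E\}. \tag{1}$$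
Only the validity of $x(A)\le r(A)$, which is obvious, is needed for Theorem 1.

A polytope with $r$ facets is described by $r$ inequalities and the equations of its affine hull; a polytope described by $r$ inequalities and some equations has at most $r$ facets. Replacing $Q$ by $Q\times\{1\}$ shows that affine projections may be used in place of linear ones.

*Example.* The cross-polytope $\operatorname{conv}\{\pm e_1,\dots,\pm e_n\}$ has $2^n$ facets. It is the image of a simplex with $2n$ vertices, which has $2n$ facets. So its extension complexity is at most $2n$.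

**Lemma 4.** Let $M$ be a matroid on $E$.

* (a) If $F$ is a nonempty face of $P$, then $\mathrm{xc}(F)\le\mathrm{xc}(P)$.
* (b) $\mathrm{xc}(B(M))\le\mathrm{xc}(P(M))\le\mathrm{xc}(B(M))+2|E|$.
* (c) $\mathrm{xc}(B(M^*))=\mathrm{xc}(B(M))$.
* (d) $\mathrm{xc}(P_1\times P_2)\le \mathrm{xc}(P_1)+\mathrm{xc}(P_2)$, and (Balas) $\mathrm{xc}(\operatorname{conv}(P_1\cup\dots\cup P_m))\le\sum_i(\mathrm{xc}(P_i)+1)$ for nonempty polytopes $P_i$ in the same space.

*Proof.* (a) If $\pi(Q)=P$, then $Q\cap\pi^{-1}(F)$ is a face of $Q$ projecting onto $F$. Each facet of a face $G$ of $Q$ is the intersection of $G$ with a facet of $Q$, so $G$ has at most as many facets as $Q$.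

(b) $B(M)$ is the face of $P(M)$ on which $x(E)=r(E)$. For the other inequality we show $P(M)=\{x:0\le x\le y\text{ for some }y\in B(M)\}$. Every independent set extends to a base, so "$\subseteq$" holds for the vertices and then for convex combinations. Conversely, let $0\le x\le y\in B(M)\subseteq P(M)$. Setting one coordinate of a point of $P(M)$ to zero stays in $P(M)$ (delete the element from every independent set of a convex combination), so by convexity any coordinate may be decreased to any nonnegative value; doing this one coordinate at a time leads from $y$ to $x$. Now if $\pi(Q)=B(M)$, the polytope $\{(x,y'):y'\in Q,\ 0\le x\le\pi(y')\}$ projects onto $P(M)$ and has at most $2|E|$ more facets than $Q$.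

(c) $B(M^*)=\mathbf 1-B(M)$.

(d) The product of extensions of $P_1$ and $P_2$ is an extension of $P_1\times P_2$ and its facet number is the sum. For the union, let $Q_i=\{y:A_iy\le b_i,\ C_iy=d_i\}$ be an extension of $P_i$ with $\mathrm{xc}(P_i)$ inequalities and a linear projection $\pi_i$. Let $Q$ be the set of all $(y_1,\dots,y_m,\lambda)$ with $A_iy_i\le\lambda_ib_i$, $C_iy_i=\lambda_id_i$, $\lambda_i\ge0$, $\sum_i\lambda_i=1$. If $\lambda_i>0$ then $y_i\in\lambda_iQ_i$; if $\lambda_i=0$ then $y_i$ lies in the recession cone of the nonempty bounded set $Q_i$, so $y_i=0$. Hence $Q$ is bounded, and $(y,\lambda)\mapsto\sum_i\pi_i(y_i)$ maps it onto $\operatorname{conv}(\bigcup P_i)$. $\square$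

**Slack matrices.** The *nonnegative rank* $\mathrm{rank}_+(S)$ of a matrix $S\geq 0$ is the least $r$ such that $S$ is a sum of $r$ matrices $f\otimes g$ with $f,g\ge0$, where $(f\otimes g)(i,j)=f(i)g(j)$. Let $c_ix\le\delta_i$ be valid inequalities of a nonempty polytope $P$ and let $p_j\in P$ be points. The matrix $S_{ij}=\delta_i-c_ip_j$ is called a slack matrix.

**Lemma 5 (Yannakakis).**

* (a) $\mathrm{rank}_+(S)\le\mathrm{xc}(P)+1$.
* (b) If the inequalities, together with some equations, describe $P$, and $P=\operatorname{conv}\{p_j\}$, then $\mathrm{xc}(P)\le\mathrm{rank}_+(S)$.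

*Proof.* (a) Let $P=\pi(Q)$ where $Q$ has $r$ facets, given by $G_ky\le g_k$. The inequality $c_i\pi(y)\le\delta_i$ is valid on $Q$, so by Farkas' lemma $\delta_i-c_i\pi(y)=\kappa_i+\sum_{k=1}^r\lambda_{ik}(g_k-G_ky)$ for all $y\in Q$, with $\kappa_i,\lambda_{ik}\ge0$. Choose $y_j\in Q$ with $\pi(y_j)=p_j$. Then $S_{ij}=\kappa_i\cdot1+\sum_k\lambda_{ik}(g_k-G_ky_j)$ is a sum of $r+1$ nonnegative rank-one matrices.

(b) Let $S=FG$ with $F,G\ge0$ and inner dimension $r=\mathrm{rank}_+(S)$; by minimality $F$ has no zero column. Let $Q$ be the set of $(x,y)$ such that $x$ satisfies the equations, $c_ix+F_iy=\delta_i$ for all $i$, and $y\ge0$. If $(x,y)\in Q$ then $c_ix\le\delta_i$, so $x\in P$. Each $p_j$ is the image of $(p_j,G^{j})$, where $G^j$ is the $j$-th column. So $Q$ projects onto $P$. As $x$ is bounded, so is $Fy$, hence $y$ (nonnegative, no zero column in $F$). So $Q$ is a polytope described by $r$ inequalities and equations. $\square$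

## 3. Contracting $\chi_X$ in a complete graph

For a finite set $V$ and a nonempty $X\subseteq V$ of even size, let $N(V,X)$ be the binary matroid on $E(K_V)$ in which $uw$ is represented by $\chi_u+\chi_w\in\mathbb F_2^V/\langle\chi_X\rangle$. Let $N$ be represented by all $\chi_u+\chi_w\in\mathbb F_2^V$ together with the vector $\chi_X$ for an extra element $t$. Then $N\setminus t$ is the graphic matroid of $K_V$ and $N/t=N(V,X)$. So $N(V,X)\in\mathcal P$; in particular $N_\ell\in\mathcal P$.

**Small cases.**

* $|X|=2$, $X=\{x,y\}$. Here $\chi_X$ is the vector of the edge $xy$, so passing to $N(V,X)$ just contracts $xy$ and keeps it as a loop. The matroid is graphic. Nothing new happens yet.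
* $V=X$, $|V|=4$. The vectors are the even-weight vectors of $\mathbb F_2^4$ modulo the all-ones vector, a space of dimension $2$. Disjoint edges are parallel, so this is a triangle with every element doubled. Its bases are the $12$ pairs of adjacent edges.
* $V=X$, $|V|=6$. The even-weight vectors modulo the all-ones vector form a space of dimension $4$, with $15$ nonzero elements. The $15$ edges give distinct nonzero elements, since a sum of two distinct weight-two vectors has weight $2$ or $4$. So $N(V,X)=PG(3,2)$: the class $\mathcal P$ contains $PG(3,2)$. One dimension up it stops.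

**Lemma 6.** $\mathcal P$ is a proper minor-closed class of binary matroids, and $PG(4,2)\notin\mathcal P$.

*Proof.* Let $M=N/t$ with $N$ binary and $N\setminus t$ graphic, so $M$ is binary. For $e\ne t$ we have $M\setminus e=(N\setminus e)/t$ and $M/e=(N/e)/t$. Moreover $(N\setminus e)\setminus t=(N\setminus t)\setminus e$ and $(N/e)\setminus t=(N\setminus t)/e$ are graphic. So $\mathcal P$ is minor-closed.

Suppose $M=N/t\in\mathcal P$ is simple of rank $5$. A loop of $N\setminus t$ is a loop of $N/t$, and two parallel elements of $N\setminus t$ are parallel or both loops in $N/t$. So $N\setminus t$ is simple. It is graphic of rank at most $6$, so it has at most $\binom72=21$ elements. But $PG(4,2)$ is simple of rank $5$ with $31$ elements. $\square$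

Since $\mathcal P$ is minor-closed, no member of $\mathcal P$ has a $PG(4,2)$-minor. So lower bounds for $\mathcal P$ also hold for the (proper, minor-closed) class of all binary matroids without a $PG(4,2)$-minor.

**Lemma 7.** Let $N(V,X)$ be as above.

* (a) Let $\mathbf P$ be a partition of $V$ such that every part contains an even number of elements of $X$, and let $F_{\mathbf P}$ be the set of edges inside parts. Then $r(F_{\mathbf P})=|V|-|\mathbf P|-1$.
* (b) The bases of $N(V,X)$ are the spanning forests of $K_V$ with exactly two components, each containing an odd number of elements of $X$.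

*Proof.* (a) In $\mathbb F_2^V$ the span of $F_{\mathbf P}$ consists of the vectors with even weight on each part. Its dimension is $\sum_{U\in\mathbf P}(|U|-1)=|V|-|\mathbf P|$. It contains $\chi_X\ne0$, so the dimension drops by exactly one in the quotient.

(b) By (a) with a single part, the rank is $|V|-2$. A set $I$ is independent in $N(V,X)$ iff it is a forest and $\chi_X\notin\operatorname{span}(I)$ in $\mathbb F_2^V$. A forest with $|V|-2$ edges has exactly two components $W_1,W_2$, and its span consists of the vectors of even weight on both. So $\chi_X\notin\operatorname{span}(I)$ iff $|W_1\cap X|$ is odd; as $|X|$ is even, then $|W_2\cap X|$ is odd too. $\square$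

In the $K_4$ example, (b) gives forests with components of sizes $1$ and $3$: there are $4\cdot3=12$, as found above. With $\mathbf P=\{\{1,2\},\{3,4\}\}$, (a) gives rank $4-2-1=1$ for two disjoint edges, as it should.

## 4. The slack of a partition against a two-component forest

From now on $V=X\cup\{v_1,v_2\}$ with $|X|$ even, as in $N_\ell$. Let $\mathcal R$ be the set of partitions $\mathbf P$ of $V$ all of whose parts contain an even number of elements of $X$. Let $\mathcal C$ be the set of spanning forests $I$ of $K_V$ with exactly two components $W_1\ni v_1$ and $W_2\ni v_2$ such that $|W_1\cap X|$ and $|W_2\cap X|$ are odd. By Lemma 7 the inequality $x(F_{\mathbf P})\le|V|-|\mathbf P|-1$ is valid for $P(N_\ell)$, and every $I\in\mathcal C$ is a base. Let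
$$S(\mathbf P,I)=|V|-|\mathbf P|-1-|F_{\mathbf P}\cap I|,\qquad \mathbf P\in\mathcal R,\ I\in\mathcal C .$$
Then $0\le S\le|V|-2=|X|$. This is a slack matrix of both $P(N_\ell)$ and $B(N_\ell)$. By Lemma 5(a), Theorem 1 follows from an exponential lower bound on $\mathrm{rank}_+(S)$.

We shall only use partitions of one shape: the parts are $\{v_1\}\cup U_1$, $\{v_2\}\cup U_2$, and two-element subsets of $X$, which form a set $J$ of pairs. Such a partition lies in $\mathcal R$ iff $|U_1|$ and $|U_2|$ are even. For $I\in\mathcal C$ root $W_i$ at $v_i$ and let $p(x)$ be the parent of $x\in X$. Then $x\mapsto xp(x)$ is a bijection from $X$ to $I$.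

**Lemma 8.** For such $\mathbf P$ and $I$ we have $S(\mathbf P,I)=\mathrm{viol}(\mathbf P,I)-1$, where
$$\mathrm{viol}(\mathbf P,I)=\#\{xy\in J: xy\notin I\}+\sum_{i=1,2}\#\{x\in U_i: p(x)\notin U_i\cup\{v_i\}\}. \tag{2}$$

*Proof.* Here $|V|-|\mathbf P|-1=(|X|+2)-(|J|+2)-1=|X|-|J|-1$ and $|I|=|X|$, so $S=|I\setminus F_{\mathbf P}|-|J|-1$. We count the edges $xp(x)$ outside $F_{\mathbf P}$ according to the part of $x$. For $x\in U_i$ the edge is outside $F_{\mathbf P}$ iff $p(x)\notin U_i\cup\{v_i\}$. For a pair $\{x,y\}\in J$, the edge $xp(x)$ is inside iff $p(x)=y$, and $yp(y)$ is inside iff $p(y)=x$. If $xy\in I$, exactly one of these holds; otherwise none. So the pair contributes $1+[xy\notin I]$. Summing, $|I\setminus F_{\mathbf P}|=|J|+\mathrm{viol}$. $\square$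

Since $S\ge0$, always $\mathrm{viol}\ge1$. Parity explains this directly. If $\mathrm{viol}=0$, every pair of $J$ would lie in one component, and the parent chain of each $x\in U_i$ would stay in $U_i$ until it reaches $v_i$, so $U_i\subseteq W_i$. Then $|W_1\cap X|$ would be $|U_1|$ plus an even number, hence even.

*Example.* Let $X=\{x_1,y_1,x_2,y_2,x_3,y_3\}$, $U_1=U_2=\emptyset$, $J=\{x_1y_1,x_2y_2,x_3y_3\}$. The three edges of $J$ sum to $\chi_X=0$, so they have rank $2=6-3-1$. If all $p(x_i)=v_1$ and $p(y_i)=v_2$, then $\mathrm{viol}=3$ and the slack is $2-0=2$. If we change this to $p(y_1)=x_1$ and $p(y_2)=x_2$, then $|W_1\cap X|=5$ is still odd, $F_{\mathbf P}\cap I=\{x_1y_1,x_2y_2\}$, the slack is $2-2=0$, and $\mathrm{viol}=1$.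

## 5. Covering the support by rectangles is cheap

The usual first attempt at a lower bound on $\mathrm{rank}_+(S)$ uses only where $S$ is zero. If $S=\sum_{i=1}^r f_i\otimes g_i$ with $f_i,g_i\ge 0$, then the supports of the $f_i\otimes g_i$ are $r$ rectangles (sets $\mathcal R'\times\mathcal C'$) that cover the support of $S$ and avoid its zeros. One would try to show that every such cover is large.

For our rows this fails, and (2) shows where. Each unit counted in $\mathrm{viol}$ is a rectangle: either "$xy\in J$" (a row condition) and "$xy\notin I$" (a column condition), for one of $\binom{|X|}2$ pairs; or "$x\in U_i$ and $z\notin U_i\cup\{v_i\}$" (row) and "$p(x)=z$" (column), for one of $2|X|(|X|+1)$ triples $(i,x,z)$. So $\mathrm{viol}$ is a sum of $O(|X|^2)$ indicator functions of rectangles. Now $S=\mathrm{viol}-1>0$ iff $\mathrm{viol}\ge2$, i.e. iff two different ones of these rectangles contain the entry. An intersection of two rectangles is a rectangle. So $O(|X|^4)=O(\ell^4)$ rectangles cover the support, and no counting of covers gives more than a polynomial bound here.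

But this cover has the wrong weights. Its sum is $\binom{\mathrm{viol}}2$, while $S=\mathrm{viol}-1$. Compare entries with $\mathrm{viol}=3$ and with $\mathrm{viol}=5$. In $S$ the ratio of the values is $2/4=0.5$. In the sum of the cover it is $\binom32/\binom52=0.3$. This suggests what to prove: for suitable probability distributions $\mu_3$ on entries with $\mathrm{viol}=3$ and $\mu_5$ on entries with $\mathrm{viol}=5$, *every* nonnegative $f\otimes g$ that vanishes on the entries with $S=0$ satisfies $\mu_3(f\otimes g)\le 0.45\,\mu_5(f\otimes g)$, up to an exponentially small error. As $0.45<0.5$, it then takes exponentially many such terms to add up to $S$.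

Here is the source of a constant below $0.5$. Take five pairs $(x_h,y_h)$, $h\in[5]$. The row has all five pairs in $J$. A column with $\mathrm{viol}=5$ attaches every $x_h$ to $v_1$ and every $y_h$ to $v_2$. A column with $\mathrm{viol}=3$ does this except for two indices $D=\{h,h'\}$, where it contains the edges $x_hy_h$ and $x_{h'}y_{h'}$. Suppose $f$ cannot notice when a row is changed on the quadruple $(x_h,y_h,x_{h'},y_{h'})$ so as to match the $\mathrm{viol}=5$ column there without violation, and $g$ cannot notice the change between the two column types. Take disjoint $D,D'$ and let the row be changed on $D$ and the column contain the edges on $D'$. On $D$ nothing is violated, on $D'$ nothing is violated, and the fifth index gives one violation: $S=0$. So if $f\otimes g$ vanishes where $S=0$, then for no two disjoint sets $D,D'$ can both be "active". The active sets form an intersecting family of $2$-subsets of $[5]$, so at most $4$ of the $10$ are active, and $0.4<0.5$.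

It remains to make "cannot notice" true. That is a matter of hiding.

## 6. Local states and a chain of zero contributions

On an ordered quadruple $(a,b,c,d)$ of elements of $X$ define four row states and four column states.

* $A_1$: $\{a,b\},\{c,d\}\in J$.
* $A_2$: $a,b,c,d\in U_1$.
* $A_3$: $\{a,c\},\{b,d\}\in J$.
* $A_4$: $a,c\in U_1$ and $b,d\in U_2$.
* $B_1$: $p(a)=p(c)=v_1$, $p(b)=a$, $p(d)=c$.
* $B_2$: $p(a)=p(b)=v_1$, $p(c)=a$, $p(d)=b$.
* $B_3$: $p(a)=v_1$, $p(c)=a$, $p(b)=v_2$, $p(d)=b$.
* $B_4$: $p(a)=p(c)=v_1$, $p(b)=p(d)=v_2$.

**Lemma 9.** The contribution of the quadruple to $\mathrm{viol}$ in (2) is $0$ for each of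
$$e_1=(A_1,B_1),\ e_2=(A_2,B_1),\ e_3=(A_2,B_2),\ e_4=(A_3,B_2),\ e_5=(A_3,B_3),\ e_6=(A_4,B_3),\ e_7=(A_4,B_4), \tag{3}$$
and it is $2$ for $(A_1,B_4)$. In every state, the numbers of quadruple elements in $U_1$, in $U_2$, and in $W_1$ are even.

*Proof.* $e_1$: the edges $ab,cd$ are in $I$. $e_2$ and $e_3$: all parents lie in $\{a,b,c,d,v_1\}\subseteq U_1\cup\{v_1\}$. $e_4$ and $e_5$: the edges $ac,bd$ are in $I$. $e_6$: $a\to v_1$, $c\to a$ stay in $U_1\cup\{v_1\}$, and $b\to v_2$, $d\to b$ stay in $U_2\cup\{v_2\}$. $e_7$: $a,c\to v_1$ and $b,d\to v_2$. For $(A_1,B_4)$ neither $ab$ nor $cd$ is in $I$, giving $2$. The number of elements in $U_1$ is $0,4,0,2$ for $A_1,\dots,A_4$; in $U_2$ it is $0,0,0,2$; in $W_1$ it is $4,4,2,2$ for $B_1,\dots,B_4$. $\square$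

We want $g$ not to notice a change from $B_1$ to $B_4$ on a quadruple. The natural device is to place that quadruple among many others whose states are random in $\{B_1,B_4\}$. Those others must not create violations, so the row needs a state with contribution $0$ against both $B_1$ and $B_4$. There is none. Against $B_4$ no pair inside the quadruple may be in $J$, because $B_4$ has no edge inside the quadruple, and then $p(a)=p(c)=v_1$ and $p(b)=p(d)=v_2$ force $A_4$; but $(A_4,B_1)$ has contribution $2$, since $b,d\in U_2$ have their parents $a,c$ in $U_1$. Rows fail in the same way: against $A_1$ a column needs $ab\in I$, and then $A_4$ is violated, with $a\in U_1$, $b\in U_2$. So one cannot hide $B_1\leftrightarrow B_4$ or $A_1\leftrightarrow A_4$ in one move. The chain (3) does it in six moves. Each move changes only one coordinate, and both ends have contribution $0$. So a population of quadruples with the fixed coordinate constant and the other one random hides that move.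

## 7. The random rows and columns

The slots are five pairs $(x_i,y_i)$, $i\in[5]$, and six groups $G^A_r,G^B_r$ ($r=1,2,3$), each consisting of $\ell$ quadruple slots. Altogether there are $10+24\ell=|X|$ slots. Let $T$ be a uniformly random bijection from the slots to $X$; we write $x_i,y_i$ also for the images.

Given $T$, the states on the groups, called the *environment*, are chosen as follows, with all choices independent.

* In each quadruple of $G^A_r$: the column state is $B_r$, and the row state is uniform in $\{A_r,A_{r+1}\}$.
* In each quadruple of $G^B_r$: the row state is $A_{r+1}$, and the column state is uniform in $\{B_r,B_{r+1}\}$.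

The pairs of states that can occur are $(A_r,B_r)$, $(A_{r+1},B_r)$, $(A_{r+1},B_{r+1})$ for $r=1,2,3$, and these are exactly the seven pairs in (3). So *the environment always contributes $0$ to* $\mathrm{viol}$, whatever the random choices of row and column.

For $D=\{h<h'\}\subset[5]$ the *$D$-quadruple* is $(x_h,y_h,x_{h'},y_{h'})$. Given $T$ and $D$:

* a *row with $D$-state $A_r$* has $\{x_i,y_i\}\in J$ for $i\in[5]\setminus D$, state $A_r$ on the $D$-quadruple, and a random environment;
* a *column with $D$-state $B_s$* has $p(x_i)=v_1$, $p(y_i)=v_2$ for $i\in[5]\setminus D$, state $B_s$ on the $D$-quadruple, and a random environment.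

Row and column are chosen independently given $T,D$. They lie in $\mathcal R$ and $\mathcal C$: by Lemma 9, $|U_1|,|U_2|$ are even, and $|W_1\cap X|$ is $3$ plus an even number, hence odd, so $|W_2\cap X|$ is odd as well. Each $i\in[5]\setminus D$ contributes $1$ to $\mathrm{viol}$.

For $D$-state $A_1$ the row has $\{x_i,y_i\}\in J$ for *all* $i\in[5]$; for $D$-state $B_4$ the column has $p(x_i)=v_1$ and $p(y_i)=v_2$ for *all* $i$. So these two random objects do not depend on $D$.

For $f:\mathcal R\to[0,1]$ and $g:\mathcal C\to[0,1]$ put
$$f^r_D(T)=\mathbb E[f(\text{row with }D\text{-state }A_r)\mid T],\qquad g^s_D(T)=\mathbb E[g(\text{column with }D\text{-state }B_s)\mid T],$$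
and write $f^1(T)=f^1_D(T)$, $g^4(T)=g^4_D(T)$. For a function $R$ on $\mathcal R\times\mathcal C$ let $\mu_3(R)$ be its expectation when $T$ and $D\in\binom{[5]}2$ are uniform and the states on the $D$-quadruple are $(A_1,B_1)$, and let $\mu_5(R)$ be its expectation when these states are $(A_1,B_4)$. By conditional independence,
$$\mu_3(f\otimes g)=\mathbb E_{T,D}[f^1(T)\,g^1_D(T)],\qquad \mu_5(f\otimes g)=\mathbb E_T[f^1(T)\,g^4(T)]. \tag{4}$$
In the first case $\mathrm{viol}=3+0=3$ always, in the second $\mathrm{viol}=3+2=5$. So $\mu_3(S)=2$ and $\mu_5(S)=4$.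

**Constants.** Let
$$\eta=0.009,\quad \lambda=\tfrac{1+\eta}{1-\eta}<1.0182,\quad \kappa=0.0005,\quad \delta=\kappa\eta^2/2,\quad m=\ell+1,\quad \beta=2^{-\delta m}.$$
Then $\lambda^3<1.0556$, $\lambda^5<1.1$ and $\frac{\lambda+\kappa}{1-\kappa}<1.02$.

**Lemma 10 (Main Lemma).** Let $f:\mathcal R\to[0,1]$ and $g:\mathcal C\to[0,1]$ be such that $f(\mathbf P)g(I)=0$ whenever $S(\mathbf P,I)=0$. Then
$$\mu_3(f\otimes g)\le0.45\,\mu_5(f\otimes g)+15\beta .$$

**Theorem 1 from Lemma 10.** Let $r=\mathrm{rank}_+(S)$ and write $S=\sum_{k=1}^r\lambda_k\,f_k\otimes g_k$ with $f_k,g_k\ge0$, $\max f_k=\max g_k=1$ and $\lambda_k>0$. At an entry where $f_k$ and $g_k$ both attain $1$ we see $\lambda_k\le\max S\le|X|$. Each $f_k\otimes g_k$ vanishes where $S=0$. So Lemma 10 gives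
$$0.2=2-0.45\cdot4=\mu_3(S)-0.45\,\mu_5(S)\le\sum_{k=1}^r\lambda_k\cdot15\beta\le15\,r\,|X|\,2^{-\delta(\ell+1)},$$
that is, $r\ge2^{\delta(\ell+1)}/(75|X|)$. By Lemma 5(a), $\mathrm{xc}(P(N_\ell))$ and $\mathrm{xc}(B(N_\ell))$ are both at least $2^{\delta(\ell+1)}/(75(10+24\ell))-1$, which is at least $2^{c\ell}$ with $c=\delta/2$ for all large $\ell$. With Lemma 6 and the remark after it this proves Theorem 1. $\square$

It remains to prove Lemma 10.

## 8. An entropy inequality for functions on the cube

**Lemma 11 (Entropy Lemma).** Let $\gamma:\{0,1\}^m\to[0,1]$ have mean $\pi\ge2^{-\delta m}$ under the uniform distribution. Put $\pi^b_j=\mathbb E[\gamma(z)\mid z_j=b]$, so $\pi^0_j+\pi^1_j=2\pi$. Then $|\pi^0_j-\pi^1_j|>\eta(\pi^0_j+\pi^1_j)$ for at most $\kappa m$ indices $j$.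

In words: a test $\gamma$ whose acceptance probability is not exponentially small cannot depend noticeably on more than a small fraction of the coordinates, one at a time.

*Proof.* Let $z'$ be random with $\Pr[z'=z]=\gamma(z)/(\pi2^m)$. Every probability is at most $1/(\pi2^m)$, so the entropy in bits satisfies $H(z')\ge m+\log_2\pi\ge(1-\delta)m$. By subadditivity $\sum_jH(z'_j)\ge H(z')$, hence $\sum_j(1-H(z'_j))\le\delta m$.

Now $\Pr[z'_j=b]=\pi^b_j/(2\pi)$, so the two probabilities are $\frac{1\pm\theta_j}2$ with $\theta_j=\frac{|\pi^0_j-\pi^1_j|}{\pi^0_j+\pi^1_j}$. Let $h$ be the binary entropy function and $\varphi(\theta)=\ln2\cdot\bigl(1-h(\tfrac{1+\theta}2)\bigr)=\tfrac12\bigl[(1+\theta)\ln(1+\theta)+(1-\theta)\ln(1-\theta)\bigr]$. Then $\varphi(0)=\varphi'(0)=0$ and $\varphi''(\theta)=\frac1{1-\theta^2}\ge1$ on $[0,1)$, so $\varphi(\theta)\ge\theta^2/2$ on $[0,1]$. Therefore $1-H(z'_j)\ge\theta_j^2/(2\ln2)$, and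
$$\sum_j\theta_j^2\le2\ln2\cdot\delta m\le2\delta m=\kappa\eta^2m .$$
So $\theta_j>\eta$ for at most $\kappa m$ indices. $\square$

## 9. Walking along the chain: proof of the Main Lemma

Let $f,g$ be as in Lemma 10. For $k=1,\dots,7$ and $e_k=(A_r,B_s)$ let
$$w_k(T,D)=f^r_D(T)\,g^s_D(T),\qquad \omega_k=\mathbb E_{T,D}[w_k].$$
So $\omega_1=\mu_3(f\otimes g)$ by (4). The $k$-th step, from $e_k$ to $e_{k+1}$, changes one coordinate: for $k=2r-1$ it is $A_r\to A_{r+1}$ with $B_r$ fixed, for $k=2r$ it is $B_r\to B_{r+1}$ with $A_{r+1}$ fixed ($r=1,2,3$). Let $u,u'$ be the two values involved: $f^r_D(T),f^{r+1}_D(T)$ in the first case, $g^r_D(T),g^{r+1}_D(T)$ in the second. Call $(T,D)$ *$k$-good* if $|u-u'|\le\eta(u+u')$, and *$k$-bad* otherwise. At a $k$-good $(T,D)$ we have $u\le\lambda u'$ and $u'\le\lambda u$, hence also $w_k\le\lambda w_{k+1}$ and $w_{k+1}\le\lambda w_k$.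

**Step 1. Bad pairs carry little weight.** This step turns the Entropy Lemma into a statement about $T$ and $D$.

**Lemma 12.** For $k=1,\dots,6$, both $\mathbb E[w_k1_{k\text{-bad}}]$ and $\mathbb E[w_{k+1}1_{k\text{-bad}}]$ are at most $\kappa(\omega_k+\omega_{k+1})+2\beta$.

*Proof.* Let first $k=2r-1$, the step $A_r\to A_{r+1}$ with $B_r$ fixed. Fix $D$. Consider the $m=\ell+1$ quadruple positions consisting of the $D$-quadruple and the $\ell$ quadruples of $G^A_r$. The bijection $T$ places an ordered quadruple of elements of $X$ in each. Let $\hat T$ be the information in $T$ except for how these $m$ ordered quadruples are distributed over the $m$ positions; in other words, $\hat T$ is the orbit of $T$ under permuting the $m$ positions. Each orbit has $m!$ elements and $T$ is uniform on it given $\hat T$. Number the $m$ ordered quadruples by $1,\dots,m$ in an order fixed by $\hat T$, and let the $D$-quadruple be the $j$-th. Given $\hat T$, the index $j$ is uniform.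

*The column.* In the column with $D$-state $B_r$, the $D$-quadruple has state $B_r$, and so do all quadruples of $G^A_r$. So all $m$ quadruples have state $B_r$, and the rest of the column has a law determined by $\hat T$. Hence the law of the column depends only on $\hat T$, and $g^r_D(T)=q$ with $q=q(\hat T)\in[0,1]$.

*The row.* The row is determined by $\hat T$, by the vector $z\in\{0,1\}^m$ of states of the $m$ quadruples ($0$ for $A_r$, $1$ for $A_{r+1}$), and by the random states in the other groups, which are independent of $z$ and have a law determined by $\hat T$. For the row with $D$-state $A_{r+b}$ we have $z_j=b$, and the other coordinates are independent and uniform. With $\gamma(z)=\mathbb E[f(\text{row})\mid\hat T,z]$ and the notation of Lemma 11, therefore $f^{r+b}_D(T)=\pi^b_j$ for $b=0,1$.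

So given $\hat T$ and $D$ we have $w_k=\pi^0_jq$ and $w_{k+1}=\pi^1_jq$, and $(T,D)$ is $k$-bad iff $|\pi^0_j-\pi^1_j|>\eta(\pi^0_j+\pi^1_j)$. If $\pi\ge\beta=2^{-\delta m}$, by Lemma 11 at most a fraction $\kappa$ of the $j$ are bad. As $\pi^b_j\le2\pi$,
$$\mathbb E_j[\pi^b_jq\,1_{\text{bad}}]\le\kappa\cdot2\pi q=\kappa\,\mathbb E_j[(\pi^0_j+\pi^1_j)q]=\kappa\,\mathbb E[w_k+w_{k+1}\mid\hat T,D].$$
If $\pi<\beta$, then $\pi^b_jq\le2\pi\le2\beta$. In both cases the conditional expectation is at most $\kappa\,\mathbb E[w_k+w_{k+1}\mid\hat T,D]+2\beta$. Average over $\hat T$ and $D$.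

For $k=2r$, the step $B_r\to B_{r+1}$ with $A_{r+1}$ fixed, use $G^B_r$ in place of $G^A_r$ and exchange rows and columns. In the row with $D$-state $A_{r+1}$ all $m$ quadruples have state $A_{r+1}$, so $f^{r+1}_D(T)$ depends only on $\hat T$. The column sees $z\in\{0,1\}^m$ with $z_j=b$ for $D$-state $B_{r+b}$ and uniform other coordinates, so $g^{r+b}_D(T)=\pi^b_j$ for $\gamma(z)=\mathbb E[g(\text{column})\mid\hat T,z]$. The estimate is the same. $\square$

**Step 2. All $\omega_k$ are controlled by $\omega_1$.** This is needed to express the error terms of Lemma 12 through $\omega_1$. Splitting $\omega_{k+1}$ into good and bad parts,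
$$\omega_{k+1}\le\lambda\omega_k+\kappa(\omega_k+\omega_{k+1})+2\beta .$$
Hence $\omega_{k+1}\le\frac{\lambda+\kappa}{1-\kappa}\omega_k+\frac{2}{1-\kappa}\beta\le1.02\,\omega_k+3\beta$. Iterating at most six times, with $1.02^6<1.13$ and $3(1+1.02+\dots+1.02^5)<19$,
$$\omega_k\le1.13\,\omega_1+19\beta\qquad(k\le7). \tag{5}$$

**Step 3. The part of $\omega_1$ where some step is bad.** We show that this part is negligible. If steps $1,\dots,k-1$ are good at $(T,D)$, then $w_1\le\lambda^{k-1}w_k$. Splitting according to the first bad step, and using Lemma 12, (5) and $\lambda^5<1.1$,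
$$\mathbb E[w_11_{\text{some step bad}}]\le\sum_{k=1}^6\lambda^{k-1}\,\mathbb E[w_k1_{k\text{-bad}}]\le6\cdot1.1\,\bigl(\kappa(2.26\,\omega_1+38\beta)+2\beta\bigr)\le0.008\,\omega_1+14\beta. \tag{6}$$
(The numbers are $6.6\cdot0.0005\cdot2.26<0.0075$ and $6.6\cdot2.019<13.4$.)

**Step 4. The part where all steps are good.** Here the hypothesis on $f\otimes g$ enters. Call $(T,D)$ *good* if all six steps are good there and $w_1(T,D)>0$. At a good $(T,D)$ we have $f^1(T)>0$, and the three $A$-steps give $f^4_D(T)\ge\lambda^{-3}f^1(T)>0$. Also $g^1_D(T)>0$, and the three $B$-steps give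
$$g^1_D(T)\le\lambda^3g^4_D(T)=\lambda^3g^4(T). \tag{7}$$

*For fixed $T$, the sets $D$ with $(T,D)$ good pairwise intersect.* Suppose $(T,D)$ and $(T,D')$ are good with $D\cap D'=\emptyset$. As $f^4_D(T)>0$ and $g^1_{D'}(T)>0$, there are, for this same $T$, a row $\mathbf P$ with $D$-state $A_4$ and $f(\mathbf P)>0$, and a column $I$ with $D'$-state $B_1$ and $g(I)>0$. We compute $\mathrm{viol}(\mathbf P,I)$.

* The environment contributes $0$.
* On the $D$-quadruple the row has state $A_4$. The indices of $D$ lie outside $D'$, so the column attaches their $x$'s to $v_1$ and their $y$'s to $v_2$, which is state $B_4$. The contribution of $(A_4,B_4)$ is $0$.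
* On the $D'$-quadruple the row has the pairs $\{x_i,y_i\}$, because $D'$ lies outside $D$: state $A_1$. The column has state $B_1$. The contribution of $(A_1,B_1)$ is $0$.
* The single remaining index $i\in[5]\setminus(D\cup D')$ has $\{x_i,y_i\}\in J$ and $p(x_i)=v_1$, $p(y_i)=v_2$. It contributes $1$.

So $\mathrm{viol}=1$ and $S(\mathbf P,I)=0$ by Lemma 8, while $f(\mathbf P)g(I)>0$. This contradicts the hypothesis.

*Intersecting families.* Pairwise intersecting $2$-subsets of $[5]$ number at most $4$: if two of them are $\{1,2\},\{1,3\}$ (after renaming), then a member avoiding $1$ must be $\{2,3\}$, and then any further member containing $1$ would have to meet $\{2,3\}$ and so is one of the first two. So either all members contain $1$, at most $4$ of them, or there are exactly $3$.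

So for each $T$ at most $4$ of the $10$ sets $D$ are good, and with (7) and (4)
$$\mathbb E[w_11_{\text{all steps good}}]\le\tfrac4{10}\lambda^3\,\mathbb E_T[f^1(T)g^4(T)]\le0.4223\,\mu_5(f\otimes g). \tag{8}$$

**Step 5. Adding up.** By (6) and (8), $0.992\,\omega_1\le0.4223\,\mu_5(f\otimes g)+14\beta$. Dividing by $0.992$ gives $\mu_3(f\otimes g)=\omega_1\le0.45\,\mu_5(f\otimes g)+15\beta$. This proves Lemma 10, and with it Theorem 1: **the conjecture is false.** $\square$

## 10. Unions of two spanning tree polytopes: the matching upper bound

The upper bound in Theorem 2 needs small formulations for spanning trees, due to Wong and to Martin. Lemma 5(b) gives one quickly, and it prepares Section 11.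

**Lemma 13.** Let $G$ be a connected multigraph with $n$ vertices and edge set $E$, loops allowed, and let $M$ be its graphic matroid. Then $\mathrm{xc}(B(M))\le|E|+2n|E|$.

*Proof.* For $U\subseteq V(G)$ let $E[U]$ be the set of edges with both ends in $U$. In (1), the inequality for $A$ is a sum of inequalities for the components of $(V(G),A)$. The one for a component on $U$ follows from $x\ge0$ and $x(E[U])\le|U|-1$, which has the same right-hand side. So $B(M)$ is described by $x\ge0$, $x(E)=n-1$, and $x(E[U])\le|U|-1$ for nonempty $U$.

Fix $u(U)\in U$ for each $U$. Let $\tau$ be a spanning tree, and root it at $u=u(U)$. The edges of $\tau$ in $E[U]$ correspond to the vertices $w\in U\setminus u$ whose parent is in $U$. So $|U|-1-|\tau\cap E[U]|$ is the number of $w\in U\setminus u$ whose parent is outside $U$. Hence this part of the slack matrix is the sum, over all $u$, all edges $g$ and both choices of an end $w$ of $g$ (the other end being $w'$), of the products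
$$[u=u(U),\ w\in U,\ w'\notin U]\cdot[g\text{ is the parent edge of }w\text{ in }\tau\text{ rooted at }u].$$
These are at most $2n|E|$ nonnegative rank-one matrices. The rows $x_e\ge0$ add at most $|E|$. Apply Lemma 5(b). $\square$

**Proof of Theorem 2.** The lower bound is Theorem 1. By Lemma 7(b), the bases of $N_\ell$ are the unions of a spanning tree on $W$ and a spanning tree on $V\setminus W$, where $v_1\in W\subsetneq V$ and $|W\cap X|$ is odd. (Here $v_2$ may lie in $W$.) So $B(N_\ell)$ is the convex hull of the union of fewer than $2^{|V|}$ polytopes, each a product of two spanning tree polytopes of complete graphs, padded with zeros. Each factor has extension complexity $O(|V|^3)$ by Lemma 13. By Lemma 4(d), $\mathrm{xc}(B(N_\ell))\le2^{|V|}\cdot O(|V|^3)$, and by Lemma 4(b), $\mathrm{xc}(P(N_\ell))\le\mathrm{xc}(B(N_\ell))+2|E|$. With $|V|=24\ell+12$ and $|E|=\Theta(\ell^2)$ this is $2^{O(\ell)}$. $\square$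

## 11. Lifts against projections

**Reduction by duality.** We first see which statements have to be proved. If $M=N/t$ with $N\setminus t$ graphic, then $M^*=N^*\setminus t$ and $N^*/t=(N\setminus t)^*$ is cographic; so duals of projections of graphic matroids are lifts of cographic matroids. Likewise, if $M=N/t$ with $N\setminus t$ cographic, then $M^*=N^*\setminus t$ with $N^*/t=(N\setminus t)^*$ graphic; so duals of projections of cographic matroids are lifts of graphic matroids.

Part (b) of Theorem 3 follows: $N_\ell$ is a projection of a graphic matroid, $N_\ell^*$ is a lift of a cographic one, and by Lemma 4 and Theorem 1 $\mathrm{xc}(P(N_\ell^*))\ge\mathrm{xc}(B(N_\ell^*))=\mathrm{xc}(B(N_\ell))\ge2^{c\ell}$. For part (a), by Lemma 4(b),(c), it suffices to show $\mathrm{xc}(B(M))=O(|E|^3)$ for lifts $M$ of graphic matroids.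

**Lifts as graphs with labels in $\mathbb F_2$.** This step makes lifts concrete. Let $M=N\setminus t$ with $N$ binary and $N/t$ the graphic matroid of a multigraph $G$ on $V$. We claim that $M$ is represented by vectors
$$(\chi_u+\chi_w,\ \sigma(e))\in\mathbb F_2^V\times\mathbb F_2,\qquad e=uw\in E, \tag{9}$$
for some $\sigma:E\to\mathbb F_2$. If $t$ is a loop, then $M=N\setminus t=N/t$ and $\sigma=0$ works. Otherwise choose coordinates so that $N$ is represented by vectors $(a_e,\sigma(e))$ for $e\neq t$, and $(0,1)$ for $t$. Then the $a_e$ represent $N/t$, and by uniqueness of binary representations a linear isomorphism of their span takes $a_e$ to $\chi_u+\chi_w$.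

A set $A$ sums to zero in (9) iff $A$ is in the cycle space of $G$ and $\sigma(A)=\sum_{e\in A}\sigma(e)=0$. Identifying two vertices of different components of $G$ does not change the cycle space, hence not $M$. So we may assume that $G$ is connected, and then $n=|V|\le|E|+1$. Call a cycle $C$ (loops and parallel pairs included) *odd* if $\sigma(C)=1$. If no cycle is odd, $M$ is the graphic matroid of $G$ and Lemma 13 gives $O(n|E|)$. So let there be an odd cycle. Then
$$r(A)=n-k(A)+[A\text{ contains an odd cycle}], \tag{10}$$
where $k(A)$ is the number of components of $(V,A)$: the first coordinates have rank $n-k(A)$, and the rank is one more iff $(0,1)$ is a sum of vectors from $A$, i.e. iff some member of the cycle space inside $A$, which is a disjoint union of cycles, has odd $\sigma$-sum. So $r(E)=n$, and a base is a connected spanning set $B$ of $n$ edges whose unique cycle $C$ is odd.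

*Example.* Take $G=K_4$ and $\sigma=1$ on all edges. Odd cycles are the triangles. Of the $15$ four-edge sets, three are $4$-cycles, and the other $12$ are a triangle plus a pendant edge; these are the bases. Their complements are the pairs of adjacent edges, so this lift is the dual of the matroid $N(V,X)$ with $V=X$ and $|V|=4$ from Section 3.

**The inequalities.** Now we reduce (1) to two families. Let $A\subseteq E$.

* (U) If $A$ contains an odd cycle, let $\mathbf P$ be the partition of $V$ into the vertex sets of components of $(V,A)$. Then $A\subseteq F_{\mathbf P}$, the set of edges inside parts, and $r(A)=n-|\mathbf P|+1$. So the inequality for $A$ follows from $x\ge0$ and $x(F_{\mathbf P})\le n-|\mathbf P|+1$. The latter is valid for every partition $\mathbf P$, by (10) and $k(F_{\mathbf P})\ge|\mathbf P|$.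
* (B) If $A$ has no odd cycle, its inequality is the sum of those of its components. For a component on vertex set $U$ there is $s:U\to\mathbb F_2$ with $\sigma(uw)=s(u)+s(w)$ on its edges: sum $\sigma$ along paths from a fixed vertex. Let $A_{U,s}=\{uw\in E[U]:\sigma(uw)=s(u)+s(w)\}$. It contains the component and no odd cycle, so the inequality follows from $x\ge0$ and $x(A_{U,s})\le|U|-1$. The latter is valid for every nonempty $U$ and every $s:U\to\mathbb F_2$, since $A_{U,s}$ never contains an odd cycle and so $r(A_{U,s})\le|U|-1$ by (10).

So $B(M)$ is described by $x\ge0$, $x(E)=n$, and (U), (B) for all $\mathbf P$ and all $(U,s)$. By Lemma 5(b), $\mathrm{xc}(B(M))$ is at most the nonnegative rank of the slack matrix of these rows against the bases, hence at most the sum of the nonnegative ranks of its three blocks. The rows $x_e\ge0$ give at most $|E|$.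

**The block (U).** We write it as a sum of $n^3+|E|$ nonnegative rank-one matrices. For each base $B$ fix an edge $e_B$ of its cycle $C$, so $\tau=B-e_B$ is a spanning tree. If $\mathbf P$ has parts $U_i$, the slack is
$$n-|\mathbf P|+1-|B\cap F_{\mathbf P}|=\sum_i\bigl(|U_i|-1-|\tau\cap E[U_i]|\bigr)+[e_B\notin F_{\mathbf P}].$$
Choose a representative $u_i\in U_i$ of each part. As in Lemma 13, the $i$-th summand is the number of $w\in U_i\setminus u_i$ whose parent in $\tau$ rooted at $u_i$ is outside $U_i$. So the sum over $i$ is the sum over triples $(u,w,w')$ of vertices of the products of the row factor $[u$ is the representative of its part, $w$ is in that part, $w'$ is not$]$ and the column factor $[w'$ is the parent of $w$ in $\tau$ rooted at $u]$. The last term is $\sum_{e\in E}[e\notin F_{\mathbf P}]\,[e=e_B]$.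

**The block (B): where a minus sign appears.** Fix $u=u(U)\in U$ for each $U$. Suppose we remove any edge $f$ of $C$, root $\tau=B-f$ at $u$, and count as before. With $A=A_{U,s}$, the edges of $A\cap\tau$ correspond to the vertices $w\in U\setminus u$ whose parent edge is in $A$. Hence
$$|U|-1-|A\cap B|=\#\{w\in U\setminus u:\text{ parent edge of }w\notin A\}-[f\in A]. \tag{11}$$
The first term is a sum of few nonnegative rank-one matrices, but $-[f\in A]$ spoils it. If $f\in A$, then, since $A$ has no odd cycle, some other edge of $C$ is not in $A$, and one would like to cancel against it. But which edge it is depends on both row and column. The way out is to choose $f$ suitably and to write $[f\in A]$ as a telescoping sum around $C$, each term of which can be cancelled locally.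

**The block (B): telescoping.** For $B$ and $u$ let $p$ be the vertex of $C$ nearest to $u$ in $B$. Let $f=pp'\in C$ be a fixed cycle edge at $p$ ($p'=p$ if $C$ is a loop), and let $\tau=B-f$, rooted at $u$. Let $p'=w_0,w_1,\dots,w_L=p$ be the path $C-f$, with edges $g_i=w_iw_{i+1}$. The path from $u$ to $p$ in $\tau$ meets $C$ only in $p$, so the tree path from $u$ to $w_i$ goes through $p$ and then along $C-f$. Therefore, for $i<L$, the parent of $w_i$ is $w_{i+1}$, its parent edge is $g_i$, and $w_i\ne u$ (if $u\in C$ then $p=u$).

Put $\sigma_i=\sigma(f)+\sum_{j<i}\sigma(g_j)$ and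
$$a_i=[\,p,w_i\in U,\ s(w_i)=s(p)+\sigma_i\,]\quad(0\le i\le L),\qquad b_i=[\,w_i\in U,\ g_i\notin A\,]\quad(0\le i<L).$$
So $a_i$ says that $w_i$ has the $s$-value predicted from $p$ by walking along $f,g_0,\dots,g_{i-1}$. We have:

* $a_0=[f\in A]$. If $f$ is not a loop this is the definition of $A_{U,s}$. If $f$ is a loop, then $\sigma(f)=\sigma(C)=1$ and both sides are $0$.
* $a_L=0$, because $w_L=p$ and $\sigma_L=\sigma(C)=1$.
* $a_i(1-a_{i+1})\le b_i$. If $a_i=1$ and $b_i=0$, then $g_i\in A$, so $w_{i+1}\in U$ and $s(w_{i+1})=s(w_i)+\sigma(g_i)=s(p)+\sigma_{i+1}$, that is, $a_{i+1}=1$.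

Hence
$$[f\in A]=a_0-a_L=\sum_{i<L}(a_i-a_{i+1})=\sum_{i<L}\bigl(a_i(1-a_{i+1})-(1-a_i)a_{i+1}\bigr).$$
In (11), the vertices $w_0,\dots,w_{L-1}$ contribute exactly $\sum_{i<L}b_i$ to the count. So the slack equals
$$\sum_{\substack{w\in U\setminus u\\ w\notin\{w_0,\dots,w_{L-1}\}}}[\text{parent edge of }w\notin A]\;+\;\sum_{i<L}\bigl(b_i-a_i(1-a_{i+1})\bigr)\;+\;\sum_{i<L}(1-a_i)a_{i+1}, \tag{12}$$
and all terms are nonnegative.

**The block (B): counting rank-one matrices.** It remains to separate row and column in (12).

The first sum is a sum over $u$, an edge $g$, and an end $w$ of $g$, of the row factor $[u=u(U),\ w\in U\setminus u,\ g\notin A]$ times the column factor $[g$ is the parent edge of $w$ in $\tau$, and $w\notin\{w_0,\dots,w_{L-1}\}]$, where $\tau$ and the $w_i$ are those of $(B,u)$. These are at most $2n|E|$ nonnegative rank-one matrices.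

In the other two sums, the $i$-th terms are determined by the row $(U,s)$ together with $u$, $p$, the edge $g_i$ with its end $w_i$, and $\sigma_i$; note $\sigma_{i+1}=\sigma_i+\sigma(g_i)$. So for each index $(u,p,g,w,\sigma)$ with $g=ww'$ take the column factor
$$[\,p\text{ is the vertex chosen for }(B,u),\text{ and }g=g_i,\ w=w_i,\ \sigma=\sigma_i\text{ for some }i<L\,]$$
and the row factor
$$[u=u(U)]\cdot\bigl(b-a(1-a')+(1-a)a'\bigr),$$
where $a=[p,w\in U,\ s(w)=s(p)+\sigma]$, $a'=[p,w'\in U,\ s(w')=s(p)+\sigma+\sigma(g)]$, $b=[w\in U,\ g\notin A]$. The row factor is nonnegative for every index, because $a=1$ and $b=0$ give $g\in A$ and then $a'=1$, exactly as above. For a given $(U,s)$ and $B$, the indices with nonzero column factor and $u=u(U)$ correspond one-to-one to $i=0,\dots,L-1$, since the $w_i$ are distinct. So the two sums form a sum of at most $n\cdot n\cdot2|E|\cdot2=4n^2|E|$ nonnegative rank-one matrices.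

**Total.** Altogether
$$\mathrm{xc}(B(M))\le|E|+(n^3+|E|)+(2n|E|+4n^2|E|)=2|E|+n^3+2n|E|+4n^2|E|=O(|E|^3),$$
as $n\le|E|+1$. With $\mathrm{xc}(P(M))\le\mathrm{xc}(B(M))+2|E|$ this proves Theorem 3. $\square$
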